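# How often is $\det(X^2+Y^2)$ negative?

## 1. Two by two: a triangle with random sides

Take two real $n\times n$ matrices $X,Y$ whose $2n^2$ entries are independent standard normal variables, and put
$$F=X^2+Y^2,\qquad p_n=\mathrm{Prob}(\det F<0).$$
For numbers, $x^2+y^2\ge 0$, so $p_1=0$. More generally, if $XY=YX$ then $F=(X+iY)(X-iY)$ and $\det F=|\det(X+iY)|^2\ge0$. In general $(X+iY)(X-iY)=F-i(XY-YX)$, so a negative sign can only come from the failure of $X$ and $Y$ to commute. How often does that happen? The first case with content, $n=2$, can be settled by hand.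

**Proposition 1.** $p_1=0$ and $p_2=\frac23-\frac12\ln 3\approx0.1174$.

**Step 1: find coordinates in which squaring is easy.** Let
$$\mathsf J=\begin{pmatrix}0&-1\\1&0\end{pmatrix},\quad \mathsf K=\begin{pmatrix}1&0\\0&-1\end{pmatrix},\quad \mathsf L=\begin{pmatrix}0&1\\1&0\end{pmatrix}.$$
Then $\mathsf J^2=-I$, $\mathsf K^2=\mathsf L^2=I$, and the three matrices anticommute pairwise. Write $X=aI+b\mathsf J+c\mathsf K+d\mathsf L=\begin{pmatrix}a+c&d-b\\d+b&a-c\end{pmatrix}$. The coordinates $a,c=\frac12(X_{11}\pm X_{22})$ and $d,b=\frac12(X_{21}\pm X_{12})$ are independent with law $N(0,\frac12)$. We get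
$$X^2=(a^2-b^2+c^2+d^2)I+2a(b\mathsf J+c\mathsf K+d\mathsf L),\qquad \det X=a^2+b^2-c^2-d^2 .$$
Let $a',b',c',d'$ be the coordinates of $Y$, and let $S=a^2+a'^2-b^2-b'^2+c^2+c'^2+d^2+d'^2$. Adding the two squares,
$$\det F=S^2+4(ab+a'b')^2-4(ac+a'c')^2-4(ad+a'd')^2 .$$

**Step 2: reduce to three independent variables.** Let $t=a^2+a'^2$, let $e=(a,a')/\sqrt t$, and let $e^\perp$ be $e$ rotated by a right angle. Let $b_1,b_2$ be the components of $(b,b')$ along $e,e^\perp$, and similarly $c_1,c_2,d_1,d_2$. Given $(a,a')$, these six numbers are independent $N(0,\frac12)$, so they are independent of $t$. With $q=c_1^2+d_1^2-b_1^2$ and $r=c_2^2+d_2^2-b_2^2$ we have $S=t+q+r$, and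
$$\det F=(t+q+r)^2-4tq. \tag{1}$$
Here $t,q,r$ are independent. The variable $t$ and the two sums $c_i^2+d_i^2$ are exponential with mean $1$.

**Step 3: read off the sign.** $\det F<0$ requires $q>0$ (as $t>0$) and $|t+q+r|<2\sqrt{tq}$. This says
$$(\sqrt t-\sqrt q)^2<-r<(\sqrt t+\sqrt q)^2 .$$
Thus $\det F<0$ exactly when $q>0$, $r<0$ and $\sqrt t,\sqrt q,\sqrt{-r}$ are the sides of a nondegenerate triangle.

**Step 4: compute the probability.** For $x>0$, $\mathrm{Prob}(q>x)=\mathbb E e^{-x-b_1^2}=e^{-x}\int e^{-2b^2}\frac{db}{\sqrt\pi}=e^{-x}/\sqrt2$. So $q$ has density $e^{-x}/\sqrt2$ on $x>0$. Since $b_2^2$ has density $e^{-y}/\sqrt{\pi y}$, the variable $-r$ has on $x>0$ the density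
$$\int_x^\infty\frac{e^{-y}}{\sqrt{\pi y}}e^{-(y-x)}dy=e^x\int_x^\infty\frac{e^{-2y}}{\sqrt{\pi y}}dy .$$
For fixed $\xi=\sqrt{-r}$ let $H(\xi)$ be the integral of $e^{-t-q}$ over the pairs $(t,q)$ for which $\sqrt t,\sqrt q,\xi$ form a triangle. With $p=\sqrt t+\sqrt q$ and $m=\sqrt t-\sqrt q$, we have $dt\,dq=4\sqrt{tq}\,d\sqrt t\,d\sqrt q=\frac12(p^2-m^2)\,dp\,dm$ and $t+q=\frac12(p^2+m^2)$, so
$$H(\xi)=\frac12\int_\xi^\infty\int_{-\xi}^{\xi}(p^2-m^2)e^{-(p^2+m^2)/2}\,dm\,dp .$$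
Put $A_\xi=\int_{-\xi}^\xi e^{-m^2/2}dm$ and $B_\xi=\int_\xi^\infty e^{-p^2/2}dp$. Integrating by parts, $\int_\xi^\infty p^2e^{-p^2/2}dp=\xi e^{-\xi^2/2}+B_\xi$ and $\int_{-\xi}^\xi m^2e^{-m^2/2}dm=A_\xi-2\xi e^{-\xi^2/2}$. Hence
$$H(\xi)=\tfrac12\big[(\xi e^{-\xi^2/2}+B_\xi)A_\xi-B_\xi(A_\xi-2\xi e^{-\xi^2/2})\big]=\tfrac12\xi e^{-\xi^2/2}(A_\xi+2B_\xi)=\sqrt{\tfrac\pi2}\,\xi e^{-\xi^2/2},$$
since $A_\xi+2B_\xi=\sqrt{2\pi}$. Therefore
$$p_2=\frac1{\sqrt2}\sqrt{\frac\pi2}\int_0^\infty\sqrt x\,e^{x/2}\int_x^\infty\frac{e^{-2y}}{\sqrt{\pi y}}\,dy\,dx=\frac12\int_0^\infty\frac{e^{-2y}}{\sqrt y}\int_0^y\sqrt x\,e^{x/2}dx\,dy .$$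
Put $x=ys$, so the inner integral is $y^{3/2}\int_0^1\sqrt s\,e^{ys/2}ds$, and integrate over $y$ first:
$$p_2=\frac12\int_0^1\frac{\sqrt s\,ds}{(2-s/2)^2}=2\int_0^1\frac{\sqrt s\,ds}{(4-s)^2}=4\int_0^1\frac{\varsigma^2\,d\varsigma}{(4-\varsigma^2)^2}.$$
Since $\frac{d}{d\varsigma}\frac{\varsigma}{2(4-\varsigma^2)}=\frac1{2(4-\varsigma^2)}+\frac{\varsigma^2}{(4-\varsigma^2)^2}$ and $\int_0^1\frac{d\varsigma}{4-\varsigma^2}=\frac14\ln3$, we get $p_2=4\big(\frac16-\frac18\ln3\big)=\frac23-\frac12\ln3$. $\square$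

What changes for $n\ge3$? The proof used that $X^2$ is a combination of $I$ and $X$, and that $\det$ is a quadratic form. A matrix with three distinct eigenvalues already violates the first, and $\det F$ is now a polynomial of degree $2n$ in $2n^2$ variables. There is no longer a region that one can describe by hand.

## 2. An exact formula for $1-2p_n$

The problem comes from the post https://mathoverflow.net/posts/456641/revisions, where the following is called Conjecture 2: *the sequence $(p_n)$ is increasing and tends to $\frac12$ as $n\to\infty$.* The conjecture is true, and its proof goes through a closed formula.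

Throughout, $N=n-1$ and $J_n=\mathbb E\,\mathrm{sgn}\det F$. The polynomial $\det F$ is not identically zero (take $X=I$, $Y=0$), so $\det F\ne0$ almost surely and $J_n=1-2p_n$. Recall that $\mathrm{Beta}(p,q)$ is the law on $[0,1]$ with density $x^{p-1}(1-x)^{q-1}/B(p,q)$, where $B(p,q)=\Gamma(p)\Gamma(q)/\Gamma(p+q)$. Its first two moments are $\frac p{p+q}$ and $\frac{p(p+1)}{(p+q)(p+q+1)}$. For example $\mathrm{Beta}(1,1)$ is uniform. We also use the duplication formula $\Gamma(\zeta)\Gamma(\zeta+\frac12)=2^{1-2\zeta}\sqrt\pi\,\Gamma(2\zeta)$.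

**Theorem.** Let $n\ge2$, and let $\beta\sim\mathrm{Beta}(\frac{N+1}2,\frac{N+1}2)$, $\gamma\sim\mathrm{Beta}(\frac12,\frac N2+1)$ be independent. Put
$$T_1=\frac{(2-\beta)\gamma}{1-\beta+\beta\gamma},\qquad T_2=\frac{\gamma(1-\beta)^2}{(1+\beta)^2+\beta(1-\beta)\gamma}.$$
Then
$$1-2p_n=\frac{2^{-N}}{N+1}R_N,\tag{2}$$
$$R_N=\mathbb E\Big[\frac{N^2}{1+\beta}+\frac{N(3-\beta)+2}{1+3\beta}+\frac N2T_1-\frac N2\,\frac{2+3\beta}{1+3\beta}T_2+N^2\frac{\beta(2+\beta)}{(1+3\beta)(1+\beta)}T_2\Big].\tag{3}$$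
Consequently:

(a) $p_n<\frac12$ for all $n$, $(p_n)_{n\ge1}$ is strictly increasing, and $p_n\to\frac12$.

(b) $1-2p_n=2^{-n}\big(\frac43n-\frac49+O(\frac1n)\big)$.

(c) $p_2=\frac23-\frac12\ln3$.

Part (c) is Proposition 1. It remains to prove (2)–(3), then (a) and (b).

## 3. The mean determinant is $(n+1)!$, and it does not see the sign

Since the limit is $\frac12$, one may first look for a symmetry: a fixed matrix $D$ with $\det D<0$ such that $DF$ and $F$ have the same law. There is none. Indeed $\mathbb E(X^2)_{ik}=\sum_j\mathbb E X_{ij}X_{jk}=\delta_{ik}$, so $\mathbb EF=2I$, and equality of laws would force $2D=2I$.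

The next sensible idea is to average $\det F$ itself. This can be done exactly, and the tool will be needed later, so we set it up with care.

**Definition (Grassmann algebra).** It is the complex algebra generated by symbols that anticommute pairwise and have square $0$. A basis is given by the products over subsets of the generators. An element is even (odd) if it is a combination of products of an even (odd) number of generators. Even elements commute with everything, and odd elements anticommute with each other. An element without constant term is nilpotent, so power series such as $e^a$ or $(1-y)^{-1}$ in it are finite sums.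

Example: with two generators $\eta,\bar\eta$ and a number $a$, $e^{a\bar\eta\eta}=1+a\bar\eta\eta$. The coefficient of $\bar\eta\eta$ is $a$, the determinant of the $1\times1$ matrix $(a)$.

Our generators are $\chi_j,\bar\chi_j$ for $j$ in a finite index set $S$, and $\eta_i,\bar\eta_i$ for $1\le i\le n$. For elements free of $\eta,\bar\eta$, let $\int_\chi$ be the coefficient of $\prod_{j\in S}\bar\chi_j\chi_j$. Let $\int_\eta$ be the coefficient, in the subalgebra generated by the $\chi,\bar\chi$, of $\prod_{i=1}^n\bar\eta_i\eta_i$.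

**Lemma 1.** (i) If the matrix $A$ has even entries free of $\eta,\bar\eta$, then $\int_\eta e^{\bar\eta^TA\eta}=\det A$. The same holds for $\int_\chi$ and complex $A$. (ii) If $\lambda_i,\bar\lambda_i$ are odd and free of $\eta,\bar\eta$, the substitution $\eta\mapsto\eta+\lambda$, $\bar\eta\mapsto\bar\eta-\bar\lambda$ does not change $\int_\eta$.

*Proof.* (i) Put $x_i=\bar\eta_i\sum_jA_{ij}\eta_j$. These are even and $x_i^2=0$ because $\bar\eta_i^2=0$, so $e^{\sum x_i}=\prod_i(1+x_i)$, and only $\prod_ix_i$ contains every $\bar\eta_i$. In it, only $\prod_i\bar\eta_iA_{i\pi(i)}\eta_{\pi(i)}$ with $\pi$ a permutation survives, and $\prod_i\bar\eta_i\eta_{\pi(i)}=\mathrm{sgn}(\pi)\prod_i\bar\eta_i\eta_i$. (ii) The elements $\eta_i+\lambda_i$, $\bar\eta_i-\bar\lambda_i$ still anticommute and have square $0$, so the substitution is an algebra homomorphism. It maps each monomial in $\eta,\bar\eta$ to itself plus terms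 of lower degree in $\eta,\bar\eta$, so the coefficient of the top monomial is unchanged. $\square$

In the next lemma, $\psi$ and $\bar\psi$ are vectors of length $n$ whose entries $\psi_i$ and $\bar\psi_i$ are linear combinations of the $\chi_j$ and of the $\bar\chi_j$ respectively. Put
$$y=\sum_i\bar\psi_i\psi_i,\qquad \Pi_{ij}=\bar\psi_i\psi_j,\qquad B_{ij}=\bar\eta_i\psi_j-\bar\psi_i\eta_j,\qquad \langle B,X\rangle=\sum_{i,j}B_{ij}X_{ij}.$$
The entries of $\Pi$ and $B$ are even and nilpotent.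

**Lemma 2.** For a real matrix $X$,
$$e^{\bar\psi^TX^2\psi}=\int_\eta e^{\bar\eta^T\eta+\langle B,X\rangle},\tag{4}$$
$$\tfrac12\langle B,B\rangle=\bar\eta^T\Pi\,\eta,\tag{5}$$
$$\det(I+\Pi)=(1-y)^{-1},\qquad (I+\Pi)^{-1}=I-\frac{\Pi}{1-y}.\tag{6}$$

*Proof.* For (4), expand:
$$(\bar\eta^T-\bar\psi^TX)(\eta+X\psi)+\bar\psi^TX^2\psi=\bar\eta^T\eta+\bar\eta^TX\psi-\bar\psi^TX\eta=\bar\eta^T\eta+\langle B,X\rangle .$$
Exponentiate, pull out the factor $e^{\bar\psi^TX^2\psi}$, and apply Lemma 1(ii) with $\lambda=X\psi$, $\bar\lambda=X^T\bar\psi$; what remains is $\int_\eta e^{\bar\eta^T\eta}=1$. For (5), the squares of the two terms of $B_{ij}$ vanish, so $\frac12\sum B_{ij}^2=-\sum\bar\eta_i\psi_j\bar\psi_i\eta_j=\sum\bar\eta_i\bar\psi_i\psi_j\eta_j$. For (6), $(\Pi^2)_{ik}=\sum_j\bar\psi_i\psi_j\bar\psi_j\psi_k=-y\Pi_{ik}$ and $\mathrm{tr}\,\Pi=y$, so $\mathrm{tr}\,\Pi^k=(-1)^{k-1}y^k$. The identity $\det(I+A)=\exp\sum_{k\ge1}\frac{(-1)^{k-1}}k\mathrm{tr}A^k$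 is an identity of power series in the entries of $A$, so it holds for commuting nilpotent entries. It gives $\det(I+\Pi)=\exp\sum_k y^k/k=(1-y)^{-1}$. Finally $(I+\Pi)\big(I-\frac\Pi{1-y}\big)=I+\Pi-\frac{\Pi}{1-y}+\frac{y\Pi}{1-y}=I$. $\square$

**The mean.** Take $S=\{1,\dots,n\}$, $\psi_i=\chi_i$, $\bar\psi_i=\bar\chi_i$. By Lemma 1(i), $\mathbb E\det F=\int_\chi\mathbb E e^{\bar\psi^TF\psi}$. As $X,Y$ are i.i.d. and the exponents are even, $\mathbb Ee^{\bar\psi^TF\psi}=(\mathbb Ee^{\bar\psi^TX^2\psi})^2$. (Expectations are taken coefficient by coefficient; there are finitely many.) For complex $B$ we have $\mathbb Ee^{\langle B,X\rangle}=e^{\frac12\langle B,B\rangle}$. Both sides are entire in $B$, so comparing Taylor coefficients the identity holds for commuting nilpotent entries. With (4), (5), Lemma 1(i) and (6),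
$$\mathbb Ee^{\bar\psi^TX^2\psi}=\int_\eta e^{\bar\eta^T(I+\Pi)\eta}=\frac1{1-y},\qquad \mathbb E\det F=\int_\chi\frac1{(1-y)^2}=(n+1)\cdot n!=(n+1)!,$$
because $y=\sum_j\bar\chi_j\chi_j$, so $y^n=n!\prod\bar\chi_j\chi_j$. For $n=1$ this is $\mathbb E(x^2+y^2)=2$. For $n=2$ we can compare with (1): $\mathbb Et=1$, $\mathbb Eq=\mathbb Er=\frac12$, the variances are $1,\frac32,\frac32$, so $\mathbb E(t+q+r)^2-4\,\mathbb Et\,\mathbb Eq=(4+4)-2=6$, as it should be.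

Here the approach stops. The mean weights every sample by $|\det F|$, and a positive mean is compatible with any probability of negativity less than $1$. We need $\mathbb E\big[\det F/|\det F|\big]$, and $1/|\det F|$ is not a polynomial, nor the exponential of one. The task is to write $1/|\det F|$ as an integral of exponentials that are still *quadratic* in $X$ and $Y$, so that the computation above survives.

## 4. Dividing by $|\det F|$ with a spherical average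

From now on $n\ge2$.

**Step 1: write the sign as an average over directions.** For invertible $F$, compute $\int_{\mathbb R^n}e^{-|Fx|^2/2}dx=(2\pi)^{n/2}/|\det F|$ in polar coordinates. The radial integral gives $2^{n/2-1}\Gamma(\frac n2)|Fu|^{-n}$, and $|S^{n-1}|=2\pi^{n/2}/\Gamma(\frac n2)$. So $\int_{S^{n-1}}|Fu|^{-n}du=|S^{n-1}|/|\det F|$, and
$$\mathrm{sgn}\det F=\frac1{|S^{n-1}|}\int_{S^{n-1}}\det F\,|Fu|^{-n}du .$$
The same integral with $|\det F|$ in place of $\det F$ equals $1$, so Fubini applies to $\mathbb E\int_{S^{n-1}}$. The law of $F$ is invariant under $F\mapsto O^TFO$, $O\in O(n)$. With $u=Oe_1$ we have $|O^TFOe_1|=|Fu|$, so the expectation does not depend on $u$. Hence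
$$J_n=\mathbb E\big[\det F\,|Fe_1|^{-n}\big],\qquad \mathbb E\big[|\det F|\,|Fe_1|^{-n}\big]=1.\tag{7}$$
Only one column of $F$ appears in the denominator.

**Step 2: replace the denominator by a plane wave.** With $y=Fe_1$ (in this section $y$ is this vector), use
$$|y|^{-n}=\frac1{2^{n/2-1}\Gamma(n/2)}\int_0^\infty\tau^{n-1}e^{-\tau^2|y|^2/2}d\tau .$$
By the second identity in (7), $\mathbb E$ and $\int d\tau$ may be interchanged. But $|Fe_1|^2$ is quartic in the entries. So let $g$ be a standard Gaussian vector in $\mathbb R^n$ independent of $F$, and differentiate $\mathbb E_ge^{i\tau g\cdot y}=e^{-\tau^2|y|^2/2}$ in $y$: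
$$y\,e^{-\tau^2|y|^2/2}=-\frac i\tau\,\mathbb E_g\big[g\,e^{i\tau g\cdot y}\big].$$
The vector $y$ on the left is exactly the first column of $\det F=\det[y|Fe_2|\cdots|Fe_n]$, and the exponent on the right is linear in $F$. Insert this in the first column. For fixed $\tau$, $\mathbb E|\det[g|Fe_2|\cdots|Fe_n]|<\infty$, so $\mathbb E_F$ and $\mathbb E_g$ may be interchanged. Since $\det[\tau g|\cdots]=\tau\det[g|\cdots]$,
$$J_n=\frac{-i}{2^{n/2-1}\Gamma(n/2)}\int_0^\infty\tau^{n-3}\,\mathbb E_g\hat\Theta(\tau g)\,d\tau,\qquad \hat\Theta(v)=\mathbb E\big[e^{iv\cdot Fe_1}\det[v|Fe_2|\cdots|Fe_n]\big].\tag{8}$$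

**Step 3: use rotations about $e_1$ to reduce $v$ to two numbers.** Let $O=1\oplus O'$ with $O'\in O(n-1)$, and $F'=O^TFO$. Since $Oe_1=e_1$, $Ov\cdot Fe_1=v\cdot F'e_1$. Also $O^TFe_j=F'O^Te_j=\sum_{k\ge2}O'_{jk}F'e_k$ for $j\ge2$ (indexing $O'$ by $2,\dots,n$), so
$$\det[Ov|Fe_2|\cdots|Fe_n]=\det O\,\det[v|O^TFe_2|\cdots|O^TFe_n]=\det O\det O'\,\det[v|F'e_2|\cdots|F'e_n],$$
and $\det O\det O'=1$. As $F'$ has the law of $F$, $\hat\Theta(Ov)=\hat\Theta(v)$. So $\hat\Theta(v)$ depends only on $s=|v|$ and the angle $\theta\in[0,\pi]$ between $v$ and $e_1$.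

**Step 4: polar coordinates for $g$.** In Section 5, where $\hat\Theta(v)$ is computed for each fixed $v$ independently of the present step, we shall see that
$$|\hat\Theta(v)|\le C_n\,s\,(1+s^2)^{-N}.\tag{9}$$
Since $s^{n-3}\cdot s(1+s^2)^{-N}$ is integrable on $(0,\infty)$ (it behaves like $s^{N-1}$ at $0$ and like $s^{-N-1}$ at $\infty$), what follows is absolutely convergent. Write $g=\rho\hat g$ with $|\hat g|=1$, and $s=\tau\rho$, so that $\tau^{n-3}d\tau=\rho^{2-n}s^{n-3}ds$. We have $\mathbb E\rho^{2-n}=(2\pi)^{-n/2}|S^{n-1}|\int_0^\infty\rho e^{-\rho^2/2}d\rho=2^{1-n/2}/\Gamma(\frac n2)$, and $\theta$ has density $\frac{\Gamma(n/2)}{\sqrt\pi\,\Gamma((n-1)/2)}\sin^{n-2}\theta$. By duplication with $\zeta=\frac{n-1}2$, the total constant is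
$$\frac{2^{2-n}}{\sqrt\pi\,\Gamma(\frac n2)\Gamma(\frac{n-1}2)}=\frac1{\pi\,\Gamma(n-1)}=\frac1{\pi(N-1)!},$$
and so
$$J_n=\frac{-i}{\pi(N-1)!}\int_0^\infty s^{N-2}\int_0^\pi\sin^{N-1}\theta\;\hat\Theta\;d\theta\,ds.\tag{10}$$

## 5. The Gaussian average with a source term

Compared with Section 3, $\hat\Theta$ contains the extra factor $e^{iv\cdot Fe_1}$. Its exponent is quadratic in $X$, so the average is still Gaussian, but with a changed covariance, which we must invert.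

By Step 3 above, take
$$u=e_1,\quad v=s(\cos\theta\,e_1+\sin\theta\,e_2),\quad z=iv,$$
$$x=z\cdot u=is\cos\theta,\quad \sigma=z\cdot z=-s^2,\quad w=1-\sigma=1+s^2,$$
$$m=1-x,\quad l=1-x-2\sigma=2w-1-x,\quad M=ml=(1-x)(2w-1-x).$$
All dot products are bilinear. Since $x\in i\mathbb R$, $|m|\ge1$ and $|l|\ge1+2s^2$.

**Step 1: turn $\hat\Theta$ into a Grassmann integral.** Let $b_1=v/s$, $b_2=-\sin\theta\,e_1+\cos\theta\,e_2$, and $b_j=e_j$ for $j\ge3$. This is an orthonormal basis of determinant $1$. Multiplying $[v|Fe_2|\cdots|Fe_n]$ on the left by $[b_1|\cdots|b_n]^T$ makes the first column $(s,0,\dots,0)^T$, so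
$$\det[v|Fe_2|\cdots|Fe_n]=s\det(b_i^TFe_j)_{2\le i,j\le n}.$$
Use the notation of Section 3 with index set $S=\{2,\dots,n\}$ and
$$\psi=\sum_{j\ge2}\chi_je_j,\qquad\bar\psi=\sum_{j\ge2}\bar\chi_jb_j .$$
Then $\bar\psi^TF\psi=\sum\bar\chi_i(b_i^TFe_j)\chi_j$, so by Lemma 1(i)
$$\hat\Theta(v)=s\int_\chi\mathcal W,\qquad\mathcal W=\mathbb E\,e^{z^TFu+\bar\psi^TF\psi}=\big(\mathbb E\,e^{z^TX^2u+\bar\psi^TX^2\psi}\big)^2 .\tag{11}$$
Each coefficient here is the mean of a polynomial in the entries times a number of modulus $1$, since $z$ is imaginary. The choice of bases gives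
$$\psi\cdot u=0,\qquad\bar\psi\cdot z=0 .$$
Besides $y=\sum_i\bar\psi_i\psi_i$, put $\omega=z\cdot\psi$, $\bar\omega=\bar\psi\cdot u$, $\mu=\bar\omega\omega$. Then $\mu^2=0$.

**Step 2: average over $X$.** By (4) we need $\mathbb E\,e^{z^TX^2u+\langle B,X\rangle}$. Note $z^TX^2u=(X^Tz)\cdot(Xu)$. Define $LX=z(Xu)^T+(X^Tz)u^T$. Then $\langle Y,LX\rangle=(Y^Tz)\cdot(Xu)+(X^Tz)\cdot(Yu)$, so $L$ is symmetric and $\langle X,LX\rangle=2z^TX^2u$, that is,
$$-\tfrac12\langle X,X\rangle+z^TX^2u=-\tfrac12\langle X,(1-L)X\rangle .$$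
Since $z\in i\mathbb R^n$, $L=iL'$ with $L'$ real symmetric. In an orthonormal eigenbasis of $L'$ the integral is a product of one-dimensional Gaussian integrals with parameters $1-i\lambda_k$ of real part $1$. So for complex $B$
$$\mathbb E\big[e^{z^TX^2u+\langle B,X\rangle}\big]=\det(1-L)^{-1/2}\,e^{\frac12\langle B,(1-L)^{-1}B\rangle}.\tag{12}$$
The branch of the root is irrelevant, because (11) squares it. Both sides are entire in $B$, and comparing Taylor coefficients, (12) holds for our commuting nilpotent entries.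

**Step 3: compute $\det(1-L)$.** Write $z=z_1e_1+z_2e_2$, with $z_1=x$. Then $z^TX^2e_1=\sum_j(z_1X_{1j}+z_2X_{2j})X_{j1}$, so the quadratic form splits into blocks. For each $j\ge3$, the block on $(X_{1j},X_{2j},X_{j1})$ is
$$\begin{pmatrix}1&0&-z_1\\0&1&-z_2\\-z_1&-z_2&1\end{pmatrix},\qquad\text{with determinant }1-z_1^2-z_2^2=1-\sigma=w .$$
On $(X_{11},X_{12},X_{22},X_{21})$ the diagonal is $(1-2z_1,1,1,1)$, and the only off-diagonal entries couple $X_{21}$ with $X_{11},X_{12},X_{22}$, with values $-z_2,-z_1,-z_2$. The determinant of this block is, using $z_2^2=\sigma-x^2$,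
$$(1-2x)(1-\sigma)-z_2^2=1-2x-2\sigma+2x\sigma+x^2=(1-x)(1-x-2\sigma)=M .$$
The remaining entries of $X$ do not occur in $L$. So $\det(1-L)=w^{n-2}M$.

**Step 4: compute $\langle B,(1-L)^{-1}B\rangle$.** Because $LX$ involves $X$ only through $Xu$ and $X^Tz$, inverting $1-L$ is a small linear problem. Let $\Xi=(1-L)^{-1}B$, $a=\Xi u$, $d=\Xi^Tz$. Then $\Xi=B+za^T+du^T$. With
$$\alpha=a\cdot u,\quad\nu=d\cdot z,\quad\kappa=a\cdot z=d\cdot u,\quad r_1=Bu,\quad r_2=B^Tz,$$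
applying $\Xi$ to $u$ and $\Xi^T$ to $z$ gives
$$a=r_1+\alpha z+d,\qquad d=r_2+\sigma a+\nu u,$$
and eliminating $d$ from the first equation and $a$ from the second,
$$wa=r_1+r_2+\alpha z+\nu u,\qquad wd=r_2+\nu u+\sigma r_1+\sigma\alpha z.\tag{13}$$
Write $U=u\cdot\eta$, $V=z\cdot\bar\eta$. Since $\psi\cdot u=0=\bar\psi\cdot z$,
$$r_1=-\bar\psi\,U,\qquad r_2=V\psi,\qquad z\cdot r_1=0,\qquad u\cdot r_2=0,$$
$$P_1:=u\cdot r_1=-\bar\omega U,\qquad P_2:=z\cdot r_2=V\omega .$$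
Products of the two equations for $a,d$ with $u$ and $z$ give $\alpha=P_1+\alpha x+\kappa$, $\kappa=\sigma\alpha+\nu$ and $\nu=P_2+\sigma\kappa+\nu x$. That is,
$$m\alpha=P_1+\kappa,\qquad m\nu=P_2+\sigma\kappa,\qquad\kappa=\sigma\alpha+\nu .$$
Multiplying the last by $m$: $m\kappa=\sigma P_1+P_2+2\sigma\kappa$, so $\kappa\,l=\sigma P_1+P_2$.

Next, $\langle B,\Xi\rangle=\langle B,B\rangle+r_2\cdot a+d\cdot r_1$. Here $r_1\cdot r_1=0$ and $r_2\cdot r_2=0$, because $U^2=V^2=0$. Inserting (13) and $z\cdot r_1=u\cdot r_2=0$,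
$$r_2\cdot a+d\cdot r_1=\tfrac1w\{2\,r_1\cdot r_2+\alpha P_2+\nu P_1\}.$$
Since $P_1^2=P_2^2=0$, we have $\kappa P_2=\sigma P_1P_2/l$ and $\kappa P_1=P_1P_2/l$, so
$$\alpha P_2+\nu P_1=\frac{1}{m}\big(P_1P_2+\kappa P_2+P_1P_2+\sigma\kappa P_1\big)=\frac{2P_1P_2}{m}\Big(1+\frac\sigma l\Big).$$
Now the signs. $UV$ is even, so it commutes with everything:
$$r_1\cdot r_2=-\sum_i\bar\psi_iUV\psi_i=-y\,UV=y\,VU,\qquad P_1P_2=-\bar\omega UV\omega=-\mu\,UV=\mu\,VU,$$
and $VU=\sum_{i,j}\bar\eta_iz_iu_j\eta_j$. With (5) and $l+\sigma=w-x$, the total exponent is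
$$\bar\eta^T\eta+\tfrac12\langle B,\Xi\rangle=\bar\eta^T\big(I+\Pi+\varrho\,zu^T\big)\eta,\qquad\varrho=\frac1w\Big(y+\mu\,\frac{w-x}M\Big).$$

**Step 5: integrate over $\eta$.** By Lemma 1(i) the integral is $\det(I+\Pi+\varrho zu^T)$. The matrix determinant lemma $\det(A+\varrho zu^T)=\det A+\varrho\,u^T\mathrm{adj}(A)z$ is a polynomial identity, valid over the commutative even subalgebra. With (6) and $u^T\Pi z=\bar\omega\omega=\mu$, the integral is
$$\frac1{1-y}\Big[1+\varrho\Big(x-\frac\mu{1-y}\Big)\Big],\qquad w\Big[1+\varrho\Big(x-\frac\mu{1-y}\Big)\Big]=w+xy+\mu\Big[\frac{x(w-x)}M-\frac y{1-y}\Big],$$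
where $\mu^2=0$ was used. Square, use $\mu^2=0$ again, and multiply by $\det(1-L)^{-1}=w^{2-n}/M$:
$$\mathcal W=\frac{w^{-n}}{M(1-y)^2}\Big\{(w+xy)^2+2\mu(w+xy)\Big[\frac{x(w-x)}M-\frac y{1-y}\Big]\Big\}.\tag{14}$$
As a check, $z=0$ means $x=0$, $\mu=0$, $w=M=1$, and (14) becomes $(1-y)^{-2}$, as in Section 3.

**Step 6: integrate over $\chi$.** From the definitions,
$$y=\cos\theta\,\bar\chi_2\chi_2+\sum_{j\ge3}\bar\chi_j\chi_j,\quad\bar\omega=-\sin\theta\,\bar\chi_2,\quad\omega=is\sin\theta\,\chi_2,\quad\mu=-is\sin^2\theta\,\bar\chi_2\chi_2 .$$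
There are $N$ indices, so $\int_\chi y^N=N!\cos\theta$ and $\int_\chi\mu y^{N-1}=-is\sin^2\theta\,(N-1)!$, while all other powers contribute $0$. Write $f=\sum_kf_ky^k$ and $q=\sum_kq_ky^k$ for
$$f=\frac{(w+xy)^2}{(1-y)^2},\qquad q=\frac{2(w+xy)}{(1-y)^2}\Big[\frac{x(w-x)}M-\frac y{1-y}\Big].$$
Then $\hat\Theta=\frac{s\,w^{-n}}M\{N!\cos\theta\,f_N-is\sin^2\theta\,(N-1)!\,q_{N-1}\}$. With $h=s^2\sin^2\theta$ and $x=is\cos\theta$,
$$-i\,\hat\Theta=-\frac{(N-1)!\,w^{-N-1}}M\big\{Nx f_N+h\,q_{N-1}\big\}.\tag{15}$$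
From $(1-y)^{-2}=\sum(k+1)y^k$ and $(1-y)^{-3}=\sum\frac{(k+1)(k+2)}2y^k$,
$$f_N=(N+1)w^2+2Nwx+(N-1)x^2,$$
$$q_{N-1}=\frac{2(Nw+(N-1)x)\,x(w-x)}M-(N-1)\big(Nw+(N-2)x\big).\tag{16}$$

**Step 7: the bound (9).** We have $|x|\le s\le\sqrt w$ and $|M|\ge1+2s^2\ge w$. So $f_N=O(w^2)$, $q_{N-1}=O(w^{3/2})$, and $|Nxf_N+hq_{N-1}|\le C(sw^2+s^2w^{3/2})\le C'sw^2$. By (15), $|\hat\Theta|\le C_n\,s\,w^{-N-1}w^2w^{-1}=C_n\,s\,w^{-N}$. This completes Step 4 of Section 4.

## 6. The angular integral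

We insert (15) into (10) and integrate over the angle. Put $c=\cos\theta$, so $x=isc$, $\sin^{N-1}\theta\,d\theta=(1-c^2)^{N/2-1}dc$ in absolute value, and $h=s^2(1-c^2)$.

**Step 1: an integration by parts.** For smooth $\varphi$ and an integer $r\ge1$, since $\frac d{dc}(1-c^2)^{r/2}=-rc(1-c^2)^{r/2-1}$ and $\frac d{dc}\varphi(x)=is\varphi'(x)$,
$$\int_{-1}^1(1-c^2)^{r/2-1}\,r\,x\,\varphi(x)\,dc=-s^2\int_{-1}^1(1-c^2)^{r/2}\varphi'(x)\,dc.\tag{17}$$

**Step 2: remove the term $Nxf_N$.** This makes both terms of (15) carry the same factor $h$. Apply (17) with $r=N$, $\varphi=f_N/M$: under the integral, $Nxf_N/M$ may be replaced by $-h\,(f_N/M)'$. Since $M'=-2(w-x)$, $\big(\frac1M\big)'=\frac{2(w-x)}{M^2}$. So $\{Nxf_N+hq_{N-1}\}/M$ may be replaced by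
$$-h\Big\{\frac{2Nw+2(N-1)x+(N-1)(Nw+(N-2)x)}M+\frac{2(w-x)}{M^2}\big[f_N-Nwx-(N-1)x^2\big]\Big\}.$$
The first numerator is $N[(N+1)w+(N-1)x]$, and the bracket is $(N+1)w^2+Nwx$. Hence
$$J_n=\frac1\pi\int_0^\infty s^Nw^{-N-1}K(s)\,ds,$$
$$K(s)=\int_{-1}^1(1-c^2)^{N/2}\Big\{\frac{N[(N+1)w+(N-1)x]}M+w[(N+1)w+Nx]\Big(\frac1M\Big)'\Big\}dc.\tag{18}$$

**Step 3: partial fractions.** Let $A=2w-1$ and
$$I_0=\int_{-1}^1(1-c^2)^{N/2}dc,\quad I_a=\int_{-1}^1\frac{(1-c^2)^{N/2}}{a-x}dc,\quad I_a^{(2)}=\int_{-1}^1\frac{(1-c^2)^{N/2}}{(a-x)^2}dc .$$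
As $M=(1-x)(A-x)$ and $A-1=2s^2$, we have $\frac1M=\frac1{2s^2}\big[\frac1{1-x}-\frac1{A-x}\big]$ and $\big(\frac1M\big)'=\frac1{2s^2}\big[\frac1{(1-x)^2}-\frac1{(A-x)^2}\big]$. Write $x=a-(a-x)$ in the numerators. The constants $-N(N-1)I_0$ produced for $a=1$ and $a=A$ cancel, the second numerator contributes $-NwI_a$, and
$$2s^2K=\Psi(1)-\Psi(A),\qquad\Psi(a)=N[Nw+(N-1)a]I_a+w[(N+1)w+Na]I^{(2)}_a.\tag{19}$$

**Step 4: eliminate $I^{(2)}_a$.** Apply (17) with $r=N+2$, $\varphi=\frac1{a-x}$. The left side is $(N+2)(aI_a-I_0)$. On the right, $s^2(1-c^2)=s^2+x^2=(a^2+s^2)-2a(a-x)+(a-x)^2$, so the right side is $-[(a^2+s^2)I^{(2)}_a-2aI_a+I_0]$. Hence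
$$(a^2+s^2)\,I_a^{(2)}=-NaI_a+(N+1)I_0.\tag{20}$$
For $a=1$, $a^2+s^2=w$. For $a=A$, $A^2+s^2=(2w-1)^2+w-1=w(4w-3)$. Insert (20) in (19).

- The coefficient of $I_1$ is $N[Nw+N-1-(N+1)w-N]=-N(w+1)$.
- The coefficient of $I_0$ is $(N+1)\big[(N+1)w+N-\frac{(N+1)w+NA}{4w-3}\big]$. Over the denominator $4w-3$ the bracket has numerator $4(N+1)w^2-(2N+4)w-2N=(w-1)(4(N+1)w+2N)=2s^2(2(N+1)w+N)$.
- The coefficient of $I_A$ is $\frac N{4w-3}\big\{A[(N+1)w+NA]-(4w-3)[Nw+(N-1)A]\big\}=\frac N{4w-3}\{A(5w-3)+N(w+A)(A-4w+3)\}$, where $w+A=3w-1$ and $A-4w+3=-2s^2$.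

Thus
$$2s^2K=-N(w+1)I_1+\frac{2(N+1)s^2(2(N+1)w+N)}{4w-3}I_0+\frac{N[(2w-1)(5w-3)-2N(3w-1)s^2]}{4w-3}I_A.\tag{21}$$

**Step 5: divide by $s^2$.** The left side of (21) has a factor $s^2$ that the right side does not show. To exhibit it, keep only the part of $\frac1{a-x}=\frac{a+isc}{a^2+s^2c^2}$ that is even in $c$:
$$I_a=\int_{-1}^1\frac{a(1-c^2)^{N/2}}{a^2+s^2c^2}dc=\frac1a\big(I_0-s^2Q_a\big),\qquad Q_a=\int_{-1}^1\frac{(1-c^2)^{N/2}c^2}{a^2+s^2c^2}dc .$$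
Insert this in (21) with $a=1$ and $a=A=2w-1$. Using $(N+1)(2(N+1)w+N)=(2w+1)N^2+(4w+1)N+2w$, the coefficient of $I_0$ has the following parts.

- Order $N^2$: $2s^2\,\frac{(2w+1)(2w-1)-(3w-1)}{(4w-3)(2w-1)}=2s^2\frac{4w^2-3w}{(4w-3)(2w-1)}=\frac{2s^2w}{2w-1}$.
- Order $N$: $\frac{-(w+1)(4w-3)+(8w+2)(w-1)+5w-3}{4w-3}=\frac{4w^2-2w-2}{4w-3}=\frac{2(2w+1)s^2}{4w-3}$.
- Order $1$: $\frac{4ws^2}{4w-3}$.

Now every term has a factor $s^2$, and dividing by $2s^2$,
$$K=I_0\Big\{\frac{N^2w}{2w-1}+\frac{N(2w+1)+2w}{4w-3}\Big\}+\frac N2(w+1)Q_1-\frac N2\,\frac{5w-3}{4w-3}Q_A+\frac{N^2(3w-1)s^2}{(4w-3)(2w-1)}Q_A.\tag{22}$$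

## 7. Two Beta variables: proof of (2) and (3)

**Step 1: the variable $\beta$ from the radius.** Substitute $\beta=\frac{s^2}{1+s^2}$. Then $w=\frac1{1-\beta}$, $s^2=\frac\beta{1-\beta}$, $2s\,ds=(1-\beta)^{-2}d\beta$, so
$$s^Nw^{-N-1}ds=\tfrac12\,\beta^{(N-1)/2}(1-\beta)^{-(N-1)/2+(N+1)-2}d\beta=\tfrac12\big(\beta(1-\beta)\big)^{(N-1)/2}d\beta .$$
Up to a constant this is the law $\mathrm{Beta}(\frac{N+1}2,\frac{N+1}2)$.

**Step 2: the variable $\gamma$ from the angle.** If $c$ has density $(1-c^2)^{N/2}/I_0$, then $\gamma=c^2\sim\mathrm{Beta}(\frac12,\frac N2+1)$, and $Q_a/I_0=\mathbb E\frac\gamma{a^2+s^2\gamma}$.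

**Step 3: translate (22).** We have
$$\tfrac w{2w-1}=\tfrac1{1+\beta},\quad4w-3=\tfrac{1+3\beta}{1-\beta},\quad2w+1=\tfrac{3-\beta}{1-\beta},\quad w+1=\tfrac{2-\beta}{1-\beta},$$
$$5w-3=\tfrac{2+3\beta}{1-\beta},\quad3w-1=\tfrac{2+\beta}{1-\beta},\quad A=\tfrac{1+\beta}{1-\beta}.$$
So, with $\mathbb E_\gamma$ the mean over $\gamma$, $(w+1)Q_1/I_0=\mathbb E_\gamma\frac{2-\beta}{1-\beta}\cdot\frac{\gamma}{1+\beta\gamma/(1-\beta)}=\mathbb E_\gamma T_1$ and $Q_A/I_0=\mathbb E_\gamma T_2$. The coefficients of the $Q_A$ terms become $\frac{2+3\beta}{1+3\beta}$ and $\frac{\beta(2+\beta)}{(1+3\beta)(1+\beta)}$, as in (3). All terms of (3) are bounded: $(1-\beta)(1-\gamma)\ge0$ gives $1-\beta+\beta\gamma\ge\gamma$, so $T_1\le2$, and $T_2\le\gamma\le1$.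

**Step 4: the constant.** It is $\frac1{2\pi}B(\frac{N+1}2,\frac{N+1}2)\,I_0$ with $I_0=B(\frac12,\frac N2+1)=\frac{\sqrt\pi\,\Gamma(N/2+1)}{\Gamma((N+3)/2)}$. As $\Gamma(\frac{N+3}2)=\frac{N+1}2\Gamma(\frac{N+1}2)$, it equals
$$\frac1{\sqrt\pi\,(N+1)}\cdot\frac{\Gamma(\frac{N+1}2)\Gamma(\frac N2+1)}{N!}=\frac{2^{-N}}{N+1}$$
by duplication with $\zeta=\frac{N+1}2$. This proves (2) and (3). $\square$

## 8. Bounds on $R_N$ and the monotonicity of $p_n$

In (2) the factor $2^{-N}/(N+1)$ roughly halves at each step, while $R_N$ will turn out to be close to $\frac23N^2$. So bounds for $R_N$ with the correct leading term are enough.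

**Step 1: lower bound.** We discard the $Q$-terms of (22) after checking that their sum is nonnegative. Since $A\ge1$, $Q_A\le Q_1$; and $\frac{5w-3}{4w-3}\le2\le w+1$ for $w\ge1$. So $\frac N2(w+1)Q_1-\frac N2\frac{5w-3}{4w-3}Q_A\ge0$, and the last term is $\ge0$. Hence
$$R_N\ge\mathbb E\Big[\frac{N^2}{1+\beta}+\frac{N(3-\beta)+2}{1+3\beta}\Big].\tag{23}$$
Since $\frac{3-\beta}{1+3\beta}=-\frac13+\frac{10/3}{1+3\beta}$, the integrand is convex in $\beta$. As $\mathbb E\beta=\frac12$, Jensen gives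
$$R_N\ge\ell_N:=\tfrac23N^2+N+\tfrac45>0.\tag{24}$$
In particular $J_n>0$, i.e. $p_n<\frac12$, for $n\ge2$. Also $p_1=0<\frac12$.

**Step 2: upper bound for the first two terms.** Let $\delta=\beta-\frac12$. The variable $(2\delta)^2$ has law $\mathrm{Beta}(\frac12,\frac{N+1}2)$, because $2\delta$ has density proportional to $(1-t^2)^{(N-1)/2}$. So $\mathbb E\delta=\mathbb E\delta^3=0$, $\mathbb E\delta^2=\frac1{4(N+2)}$ and $\mathbb E\delta^4=\frac3{16(N+2)(N+4)}$. The identities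
$$\frac1{1+\beta}=\frac23-\frac49\delta+\frac49\,\frac{\delta^2}{1+\beta},\qquad\frac1{1+3\beta}=\frac25-\frac{12}{25}\delta+\frac{36}{25}\,\frac{\delta^2}{1+3\beta}$$
(multiply out with $1+\beta=\frac32+\delta$ and $1+3\beta=\frac52+3\delta$) give
$$\mathbb E\tfrac1{1+\beta}\le\tfrac23+\tfrac1{9(N+2)},\qquad\mathbb E\tfrac1{1+3\beta}\le\tfrac25+\tfrac9{25(N+2)} .$$
Since $\frac{N(3-\beta)+2}{1+3\beta}=-\frac N3+\frac{10N/3+2}{1+3\beta}$, the first two terms of (3) contribute at most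
$$\tfrac23N^2+\tfrac{N^2}{9(N+2)}+N+\tfrac45+\tfrac6{25}\cdot\tfrac{5N+3}{N+2}.$$

**Step 3: upper bound for the $T$-terms, $N\ge2$.** We have $\mathbb E\gamma=\frac1{N+3}$ and $\mathbb E\frac1{1-\beta}=\frac{2N}{N-1}$. As $T_1\le\gamma\frac{2-\beta}{1-\beta}=\gamma\big(1+\frac1{1-\beta}\big)$,
$$\tfrac N2\,\mathbb ET_1\le\tfrac N2\cdot\tfrac1{N+3}\cdot\tfrac{3N-1}{N-1}\le\tfrac32,$$
where the last inequality is $N(3N-1)\le3(N+3)(N-1)$, i.e. $7N\ge9$. For $N=2$ the middle expression equals $1$. The term with $-\frac N2$ is $\le0$. Since $T_2\le\gamma\frac{(1-\beta)^2}{(1+\beta)^2}$, the last term of (3) is at most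
$$N^2\,\mathbb E\gamma\cdot\max_{[0,1]}\beta(1-\beta)^2\cdot\max_{[0,1]}\frac{2+\beta}{(1+3\beta)(1+\beta)^3}=\frac{N^2}{N+3}\cdot\frac4{27}\cdot2=\frac8{27}\cdot\frac{N^2}{N+3}.$$
(The first maximum is at $\beta=\frac13$; the second function is decreasing, since $\frac{2+\beta}{1+\beta}=1+\frac1{1+\beta}$ is.)

**Step 4: collect.** With $\frac{N^2}{N+2},\frac{N^2}{N+3}\le N$ and $\frac{5N+3}{N+2}\le5$,
$$R_N\le\tfrac23N^2+\tfrac{38}{27}N+\tfrac72\qquad(N\ge2),\tag{25}$$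
and, for $N=2$ without these simplifications,
$$R_2\le2.667+0.112+2.8+0.78+1+0.238<7.6 .$$

**Step 5: the limit.** By (2), (24), (25), $0<1-2p_n\le\frac{2^{-N}}{N+1}\big(\frac23N^2+\frac{38}{27}N+\frac72\big)\to0$ for $N\ge2$, $N\to\infty$. So $p_n\to\frac12$.

**Step 6: monotonicity.** By Proposition 1, $p_1=0<p_2$. (That $p_2>0$ is also visible directly: for $X=\mathrm{diag}(2,0)$ and $Y=\varepsilon\mathsf J$ with $0<\varepsilon<2$, $F=\mathrm{diag}(4-\varepsilon^2,-\varepsilon^2)$, and the set where $\det F<0$ is open.) For $N\ge1$, (2) shows that $J_{N+2}<J_{N+1}$ is equivalent to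
$$(N+1)R_{N+1}<2(N+2)R_N.\tag{26}$$

*$N=1$.* We need $R_2<3R_1$. By (2) and Proposition 1, $R_1=4J_2=4(1-2p_2)=4(\ln3-\frac13)>3.05$, so $3R_1>9>7.6>R_2$.

*$N=2$.* By (25), $R_3\le\frac83+\frac{148}{27}+\frac{301}{54}=\frac{741}{54}<13.73$, using the expansion displayed next. On the other side $\frac{2\cdot4}{3}\ell_2=\frac83\cdot\frac{82}{15}>14.5$. So (26) follows from (24).

*$N\ge3$.* By (25) with $N+1$ in place of $N$,
$$R_{N+1}\le\tfrac23N^2+\tfrac{74}{27}N+\tfrac{301}{54}.$$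
Since $\ell_N\ge\frac23N(N+1)$,
$$\tfrac{2(N+2)}{N+1}\ell_N=2\ell_N+\tfrac{2\ell_N}{N+1}\ge\tfrac43N^2+\tfrac{10}3N+\tfrac85 .$$
This exceeds the bound for $R_{N+1}$ by at least $\frac23N^2+\frac{16}{27}N-3.98$, which is positive for $N\ge3$. So $R_{N+1}<\frac{2(N+2)}{N+1}\ell_N\le\frac{2(N+2)}{N+1}R_N$.

Hence $(J_n)_{n\ge1}$ is strictly decreasing, i.e. $(p_n)$ is strictly increasing, with limit $\frac12$. This proves (a), and with it Conjecture 2. $\square$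

## 9. The second term of the asymptotics: proof of (b)

We expand each term of (3) up to $O(1)$, as $N\to\infty$.

**Step 1: the first two terms.** Uniformly on $[0,1]$, $\frac1{1+\beta}=\frac23-\frac49\delta+\frac8{27}\delta^2-\frac{16}{81}\delta^3+O(\delta^4)$. With the moments of $\delta$ from Section 8, Step 2,
$$N^2\,\mathbb E\frac1{1+\beta}=\frac23N^2+\frac8{27}\cdot\frac{N^2}{4(N+2)}+O(1)=\frac23N^2+\frac2{27}N+O(1).$$
By the Jensen bound and Section 8, Step 2, $\mathbb E\frac{N(3-\beta)+2}{1+3\beta}$ lies between $N+\frac45$ and $N+\frac45+\frac65$, so it is $N+O(1)$.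

**Step 2: the terms with a factor $\frac N2$.** For $N\ge2$ the $T_1$ term lies between $0$ and $\frac32$. The negative $T_2$ term is $O(1)$, since $\frac{2+3\beta}{1+3\beta}\le2$, $T_2\le\gamma$ and $\mathbb E\gamma=\frac1{N+3}$.

**Step 3: the last term.** It equals $N^2\,\mathbb E[\gamma\,G(\beta,\gamma)]$ with
$$G(\beta,\gamma)=\frac{\beta(2+\beta)(1-\beta)^2}{(1+3\beta)(1+\beta)\,[(1+\beta)^2+\beta(1-\beta)\gamma]} .$$
All factors of the denominator are $\ge1$ on $[0,1]^2$, so $G$ is smooth there, and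
$$G(\tfrac12,0)=\frac{\frac12\cdot\frac52\cdot\frac14}{\frac52\cdot\frac32\cdot\frac94}=\frac1{27}.$$
So $G=\frac1{27}+C\delta+O(\delta^2+\gamma)$ for some constant $C$. By independence $\mathbb E[\gamma\delta]=0$ and $\mathbb E[\gamma\delta^2]=O(N^{-2})$, and $\mathbb E[\gamma^2]=\frac3{(N+3)(N+5)}=O(N^{-2})$. So the last term is $\frac1{27}\cdot\frac{N^2}{N+3}+O(1)=\frac N{27}+O(1)$.

**Step 4: put together.** Since $\frac2{27}+1+\frac1{27}=\frac{10}9$, we have $R_N=\frac23N^2+\frac{10}9N+O(1)$. With $N=n-1$ this is $\frac23n^2-\frac29n+O(1)$, and (2) gives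
$$1-2p_n=\frac{2^{1-n}}n\Big(\frac23n^2-\frac29n+O(1)\Big)=2^{-n}\Big(\frac43n-\frac49+O\Big(\frac1n\Big)\Big).\qquad\square$$
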